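\title{The identity map from $\mathit{MIN}(\ell_2^n)$ to $\mathit{MAX}(\ell_2^n)$\\ and a conjecture of Paulsen}

\begin{abstract}
Let $\alpha_n$ be the completely bounded norm of the identity map from $\mathit{MIN}(\ell_2^n)$ to $\mathit{MAX}(\ell_2^n)$. Paulsen conjectured that $\alpha_n=n/\sqrt2$ for all $n\ge2$. We prove that
$\sqrt{\lfloor\frac{n+1}2\rfloor\lfloor\frac{n+2}2\rfloor}\le\alpha_n\le\frac{n+1}2$.
Hence $\alpha_n=\frac{n+1}2$ for odd $n$, and the conjecture fails for every $n\ge3$; it holds for $n=2$. For even $n$ the upper inequality is strict, and the two bounds differ by less than $\frac1{4n}$. The lower bound comes from exterior multiplication, the upper bound from averaging a trace inequality over the unit sphere of $\mathbb C^n$.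
\end{abstract}

\section{The problem and the result}\label{sec:intro}

All scalars are complex. Let $M_k$ be the space of $k\times k$ matrices with the operator norm on $\ell_2^k$. For a Hilbert space $H$, let $M_k(B(H))$ carry the norm of $B(H^k)$. An isometric embedding $\iota$ of a Banach space $E$ into some $B(K)$ defines a norm $\|(\iota x_{ij})\|_{M_k(B(K))}$ on each space $M_k(E)$ of matrices over $E$. For $k=1$ this is the norm of $E$, but for $k\ge2$ it depends on $\iota$. The \emph{minimal} and \emph{maximal} operator space structures on $E$ are given by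
\begin{align*}
\|(x_{ij})\|_{M_k(\mathit{MIN}(E))}&=\sup\{\|(f(x_{ij}))\|_{M_k}:\ f\in E^*,\ \|f\|\le1\},\\
\|(x_{ij})\|_{M_k(\mathit{MAX}(E))}&=\sup\{\|(\varphi(x_{ij}))\|_{M_k(B(H))}:\ \varphi\colon E\to B(H)\text{ linear},\ \|\varphi\|\le1\},
\end{align*}
where $H$ runs over all Hilbert spaces. The norm defined by $\iota$ lies between these two. It is at most the $\mathit{MAX}$ norm because $\varphi=\iota$ is allowed. It is at least the $\mathit{MIN}$ norm because, for $\|f\|\le1$ and unit vectors $u,v\in\mathbb C^k$,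
\[
\Big|\sum_{i,j}\bar u_if(x_{ij})v_j\Big|\le\Big\|\sum_{i,j}\bar u_iv_j\,\iota x_{ij}\Big\|\le\|(\iota x_{ij})\| .
\]
For a linear map $T$ between spaces with matrix norms, $\|T\|_{\mathrm{cb}}$ is the supremum over $k$ of the norms of the maps $(x_{ij})\mapsto(Tx_{ij})$ between the $k$-th matrix levels. Let $\ell_2^n$ be the $n$-dimensional Hilbert space and put
\[
\alpha_n=\|\mathrm{id}\colon\mathit{MIN}(\ell_2^n)\to\mathit{MAX}(\ell_2^n)\|_{\mathrm{cb}} .
\]
Thus $\alpha_n$ is the least constant such that the $\mathit{MAX}$ norm is at most $\alpha_n$ times the $\mathit{MIN}$ norm at every matrix level. It measures how little the Hilbert norm of $\ell_2^n$ says about matrix norms: those of any two isometric copies of $\ell_2^n$ in algebras $B(K)$ differ by a factor of at most $\alpha_n$.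

Paulsen's bounds $n/2\le\alpha_n\le n/\sqrt2$ for $n\ge2$ are recorded in \cite{morphisms}, where the exact constant is stated as an open problem, together with Paulsen's conjecture that the upper bound is sharp:
\begin{equation}\label{eq:conj}
\alpha_n=\frac n{\sqrt2}\qquad\text{for every }n\ge2 .
\end{equation}
We show that the lower bound $n/2$ is much closer to the truth.

\begin{theorem}\label{thm:main}
For every $n\ge2$,
\begin{equation}\label{eq:main}
\sqrt{\Big\lfloor\frac{n+1}2\Big\rfloor\Big\lfloor\frac{n+2}2\Big\rfloor}\ \le\ \alpha_n\ \le\ \frac{n+1}2 .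
\end{equation}
Moreover:
\begin{enumerate}
\item[(i)] If $n$ is odd, then $\alpha_n=\frac{n+1}2$.
\item[(ii)] $\alpha_2=\sqrt2$, so the equality in \eqref{eq:conj} holds for $n=2$.
\item[(iii)] $\alpha_n\le\frac{n+1}2<\frac n{\sqrt2}$ for every $n\ge3$, so the equality in \eqref{eq:conj} fails for every $n\ge3$.
\item[(iv)] If $n$ is even, then $\frac12\sqrt{n(n+2)}\le\alpha_n<\frac{n+1}2$. These two bounds differ by $\frac1{2(n+1+\sqrt{n(n+2)})}<\frac1{4n}$.
\end{enumerate}
\end{theorem}

The exact value of $\alpha_n$ for even $n\ge4$ is not determined here. The proof does not use Paulsen's bounds. It is assembled as follows.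

\begin{proof}
The lower bound in \eqref{eq:main} is Proposition~\ref{prop:lower}, and the upper bound is Proposition~\ref{prop:upper}. The lower bound equals $\frac{n+1}2$ for odd $n$, which gives (i), and it equals $\sqrt{\frac n2\cdot\frac{n+2}2}$ for even $n$. For $n=2$ this is $\sqrt2$, and Proposition~\ref{prop:two} gives (ii). For (iii), $\frac{n+1}2<\frac n{\sqrt2}$ means $n(\sqrt2-1)>1$, that is, $n>1+\sqrt2$. The strict inequality in (iv) is Proposition~\ref{prop:even}. The formula for the difference follows from $(n+1)^2-n(n+2)=1$, and $n+1+\sqrt{n(n+2)}>2n$.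
\end{proof}

\section{Admissible tuples}\label{sec:reform}

We first remove the operator space language. Write $|c|$ for the Euclidean norm of $c\in\mathbb C^n$. For a tuple $a=(a_1,\dots,a_n)$ of $d\times d$ matrices put $a(c)=\sum_ic_ia_i$, and call $a$ \emph{admissible} if $\|a(c)\|\le1$ whenever $|c|=1$. The size $d$ is arbitrary. If $a$ is admissible, so are the tuples $a^t=(a_i^t)$ of transposes and $\bar a=(\bar a_i)$ of entrywise conjugates, because $a^t(c)=a(c)^t$ and $\bar a(c)=\overline{a(\bar c)}$ and both operations preserve the operator norm.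

\begin{lemma}\label{lem:tensor}
$\alpha_n=\sup\big\{\big\|\sum_ix_i\otimes b_i\big\|:\ x,b\text{ admissible}\big\}$.
\end{lemma}

\begin{proof}
An element of $M_k(\ell_2^n)$ has the form $\sum_ix_i\otimes e_i$ with $x_i\in M_k$. A functional $f$ with $f(e_i)=c_i$ has norm $|c|$ and sends this element to $x(c)$, so the $\mathit{MIN}$ norm is at most $1$ exactly when $x$ is admissible. A linear map $\varphi\colon\ell_2^n\to B(H)$ with $\varphi(e_i)=b_i$ has norm $\sup_{|c|=1}\|\sum_ic_ib_i\|$ and sends the element to $\sum_ix_i\otimes b_i$. It remains to see that finite-dimensional $H$ suffice. Given unit vectors $\xi,\eta\in H^k$, let $P$ be the projection onto the span of their $2k$ components. The operators $Pb_iP$ on $PH$ form an admissible tuple if $\|\varphi\|\le1$, and $\langle(\sum_ix_i\otimes b_i)\xi,\eta\rangle$ does not change when $b_i$ is replaced by $Pb_iP$.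
\end{proof}

This formula shows where $n/\sqrt2$ comes from. Since $\|x_i\|,\|b_i\|\le1$, the triangle inequality gives $\alpha_n\le n$. In the other direction take $x_i=b_i=E_{i1}$, the matrix units in the first column of $M_n$. Then $x(c)=ce_1^*$ has norm $|c|$, and $\sum_iE_{i1}\otimes E_{i1}$ maps $e_1\otimes e_1$ to $\sum_ie_i\otimes e_i$, so $\alpha_n\ge\sqrt n$. For $n=2$ this example is optimal (Proposition~\ref{prop:two}). Any two members of an admissible tuple form an admissible pair, and
\[
\sum_ix_i\otimes b_i=\frac1{n-1}\sum_{i<j}(x_i\otimes b_i+x_j\otimes b_j),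
\]
so $\alpha_n\le\frac1{n-1}\binom n2\alpha_2=\frac n2\alpha_2=\frac n{\sqrt2}$. The conjecture \eqref{eq:conj} therefore says that all pairs can be nearly extremal at once, on the same vector. As the matrices may be arbitrarily large, there seems to be room for this; Theorem~\ref{thm:main} says that there is not.

The supremum in Lemma~\ref{lem:tensor} involves two tuples and two arbitrary vectors. Our estimates rest on positivity, so we reduce to one tuple and one positive matrix. We give rectangular matrices the Hilbert--Schmidt inner product $\langle\zeta,\eta\rangle=\operatorname{Tr}(\zeta\eta^*)$ with norm $\|\cdot\|_2$, and use two standard facts: $\|u\zeta w\|_2\le\|u\|\,\|\zeta\|_2\,\|w\|$, and $\operatorname{Tr}(AB)\ge0$ for $A,B\ge0$. For a tuple $a$ of $d\times d$ matrices let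
\[
\Phi_a(\zeta)=\sum_ia_i\zeta a_i^*\qquad(\zeta\in M_d).
\]
A \emph{test pair} is a pair $(a,X)$ with $a$ admissible and $X\ge0$ a matrix of the same size with $\operatorname{Tr}X^2=1$.

\begin{lemma}\label{lem:cp}
$\alpha_n=\sup\{\|\Phi_a(X)\|_2:\ (a,X)\text{ a test pair}\}$.
\end{lemma}

\begin{proof}
Let $\beta$ be the right side. Identify $\mathbb C^k\otimes\mathbb C^l$ isometrically with the $k\times l$ matrices by $u\otimes v\mapsto uv^t$. Then $x\otimes b$ acts by $\zeta\mapsto x\zeta b^t$. In particular $\sum_ia_i\otimes\bar a_i$ acts as $\Phi_a$, and since $\bar a$ is admissible, Lemma~\ref{lem:tensor} gives $\beta\le\alpha_n$.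

Conversely, let $x$ and $b$ be admissible of sizes $k$ and $l$, and let $\zeta,\eta$ be $k\times l$ matrices with $\|\zeta\|_2=\|\eta\|_2=1$. Write $|\zeta|=(\zeta^*\zeta)^{1/2}$. If $\zeta=\sum_js_ju_jv_j^*$ is a singular value decomposition with $s_j>0$, then $|\zeta^*|=\sum_js_ju_ju_j^*$ and $|\zeta|=\sum_js_jv_jv_j^*$. Both have Hilbert--Schmidt norm $1$, and $\zeta=|\zeta^*|^{1/2}u|\zeta|^{1/2}$ with $u=\sum_ju_jv_j^*$ of norm $1$. In the same way $\eta=|\eta^*|^{1/2}w|\eta|^{1/2}$ with $\|w\|=1$. Put $A_i=|\eta^*|^{1/2}x_i|\zeta^*|^{1/2}$ and $B_i=|\zeta|^{1/2}b_i^t|\eta|^{1/2}$. By cyclicity of the trace and the Cauchy--Schwarz inequality,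
\[
\Big|\sum_i\operatorname{Tr}(x_i\zeta b_i^t\eta^*)\Big|=\Big|\sum_i\operatorname{Tr}(A_i\,uB_iw^*)\Big|\le\Big(\sum_i\|A_i\|_2^2\Big)^{1/2}\Big(\sum_i\|B_i\|_2^2\Big)^{1/2}.
\]
Now $\sum_i\|A_i\|_2^2=\sum_i\operatorname{Tr}(|\eta^*|x_i|\zeta^*|x_i^*)=\langle\Phi_x(|\zeta^*|),|\eta^*|\rangle\le\beta$, because $(x,|\zeta^*|)$ is a test pair. Likewise $\sum_i\|B_i\|_2^2=\langle\Phi_{b^t}(|\eta|),|\zeta|\rangle\le\beta$, because $(b^t,|\eta|)$ is a test pair. Hence $\|\sum_ix_i\otimes b_i\|\le\beta$.
\end{proof}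

The following notation is attached to a test pair $(a,X)$ for the rest of the paper:
\begin{gather*}
R_{ij}=a_i^*a_j,\qquad C=\sum_iR_{ii},\qquad p(c)=a(c)^*a(c)=\sum_{i,j}\bar c_ic_jR_{ij},\\
\gamma=\operatorname{Tr}(CX^2),\qquad N=\operatorname{Tr}(CXCX),\qquad M=\|\Phi_a(X)\|_2^2 .
\end{gather*}
Admissibility says exactly that $0\le p(c)\le1$ for $|c|=1$. Expanding the square,
\begin{equation}\label{eq:M}
M=\sum_{i,j}\operatorname{Tr}(a_jXa_j^*a_iXa_i^*)=\sum_{i,j}\operatorname{Tr}(R_{ij}XR_{ji}X).
\end{equation}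
So both the hypothesis and the quantity to be bounded are expressed through the $R_{ij}$, and $\alpha_n^2=\sup M$.

\section{The case $n=3$ by hand}\label{sec:three}

Both halves of the proof are visible for $n=3$, where the claim is $\alpha_3=2<3/\sqrt2$.

For the lower bound let $a(c)v=c\times v$ be the cross product on $\mathbb C^3$. Expanding the squares gives
\[
|c\times v|^2=\sum_{i<j}|c_iv_j-c_jv_i|^2=|c|^2|v|^2-|c^*v|^2 .
\]
So $p(c)=1-cc^*$ is a projection for each unit vector $c$, and $a$ is admissible. The matrices $a_i$ are real and antisymmetric, hence $a_ia_i^*=a_i^*a_i=1-e_ie_i^*$ and $\Phi_a(1)=2\cdot1$. With $X=3^{-1/2}\cdot1$ we get $M=4$, so $\alpha_3\ge2$, which already beats the value $\sqrt3$ of the column example.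

For the upper bound we treat here only test pairs with $X=d^{-1/2}\cdot1$. Let $\tau=\frac1d\operatorname{Tr}$, so that $M=\sum_{i,j}\tau(R_{ij}R_{ji})$. The hypothesis is linear in the $R_{ij}$ and $M$ is quadratic. The bridge is the inequality $p(c)^2\le p(c)$. Fix $i<j$ and take $c=(e_i+\lambda e_j)/\sqrt2$ with $\lambda^4=1$, so that $p(c)=\frac12(R_{ii}+R_{jj})+\frac12(\lambda R_{ij}+\bar\lambda R_{ji})$. Average $\tau(p(c)^2)\le\tau(p(c))$ over the four values of $\lambda$. The terms containing $\lambda^{\pm1}$ or $\lambda^{\pm2}$ cancel, and after multiplying by $4$,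
\[
\tau\big((R_{ii}+R_{jj})^2\big)+2\tau(R_{ij}R_{ji})\le2\tau(R_{ii}+R_{jj}).
\]
Sum over all pairs $i<j$, for general $n$. Each index lies in $n-1$ pairs, and the sum $S=\sum_i\tau(R_{ii}^2)$ occurs once in $\tau(C^2)$ and once in $M$. We obtain
\begin{equation}\label{eq:pairs}
(n-3)S+\tau(C^2)+M\le2(n-1)\tau(C).
\end{equation}
For $n=3$ the term $S$ disappears, and
\[
M\le\tau(4C-C^2)=4-\tau\big((C-2)^2\big)\le4 .
\]
The quantity $M$ competes with $\tau(C^2)$ for a budget that is only linear in $C$. The cross product, with $p(c)^2=p(c)$ and $C=2\cdot1$, loses nothing at either step.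

Two things must change in general. For $n>3$, passing from \eqref{eq:pairs} to the desired inequality $\tau(C^2)+M\le(n+1)\tau(C)$ would need $S\ge\tau(C)$, whereas $R_{ii}^2\le R_{ii}$ gives the opposite. Averaging over the whole sphere gives the diagonal terms the right weight in every dimension. Second, $X$ need not commute with the $R_{ij}$, so $\tau(p^2)$ and $\tau(C^2)$ have to be replaced by $\operatorname{Tr}(pXpX)$ and $N$. Section~\ref{sec:upper} carries this out. First we generalize the cross product, which is exterior multiplication from $\bigwedge^1\mathbb C^3$ to $\bigwedge^2\mathbb C^3\cong\mathbb C^3$.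

\section{The lower bound: exterior multiplication}\label{sec:lower}

Let $\Lambda=\bigoplus_{k=0}^n\bigwedge^k\mathbb C^n$ be the exterior algebra. Its inner product makes different degrees orthogonal and satisfies $\langle u_1\wedge\dots\wedge u_k,v_1\wedge\dots\wedge v_k\rangle=\det(\langle u_i,v_j\rangle)$. Consequently, for every orthonormal basis $f_1,\dots,f_n$ of $\mathbb C^n$, the products $f_S=f_{i_1}\wedge\dots\wedge f_{i_k}$, for $S=\{i_1<\dots<i_k\}\subseteq\{1,\dots,n\}$, form an orthonormal basis of $\Lambda$. Let $P_k$ be the projection onto $\bigwedge^k\mathbb C^n$; it has rank $\binom nk$.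

\begin{proposition}\label{prop:lower}
$\alpha_n\ge\sqrt{(k+1)(n-k)}$ for $0\le k\le n-1$. In particular $\alpha_n\ge\sqrt{\lfloor\frac{n+1}2\rfloor\lfloor\frac{n+2}2\rfloor}$.
\end{proposition}

\begin{proof}
Let $a_i\xi=e_i\wedge\xi$, so that $a(c)\xi=c\wedge\xi$. Given a unit vector $c$, choose an orthonormal basis with $f_1=c$. Then $a(c)f_S=f_{S\cup\{1\}}$ if $1\notin S$ and $a(c)f_S=0$ otherwise. Hence $p(c)$ is the projection onto the span of the $f_S$ with $1\notin S$, and $a$ is admissible. In the standard basis, $a_ie_S=\pm e_{S\cup\{i\}}$ if $i\notin S$ and $a_ie_S=0$ otherwise, so $a_ia_i^*$ is the projection onto the span of the $e_S$ with $i\in S$, and $\sum_ia_ia_i^*e_S=|S|\,e_S$. Since $a_i^*$ lowers the degree by one, $P_ka_i^*=a_i^*P_{k+1}$, and therefore $\Phi_a(P_k)=(k+1)P_{k+1}$. Lemma~\ref{lem:cp} with $X=P_k/\|P_k\|_2$ gives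
\[
\alpha_n^2\ge(k+1)^2\binom n{k+1}\Big/\binom nk=(k+1)^2\,\frac{n-k}{k+1}=(k+1)(n-k).
\]
Take $k=\lfloor n/2\rfloor$. For $n=2m$ the bound is $m(m+1)$ and for $n=2m-1$ it is $m^2$; in both cases it equals $\lfloor\frac{n+1}2\rfloor\lfloor\frac{n+2}2\rfloor$.
\end{proof}

\section{The upper bound: averaging over the sphere}\label{sec:upper}

Let $\mathbb E$ denote the average over the unit sphere of $\mathbb C^n$ with respect to the unitarily invariant probability measure.

\begin{lemma}\label{lem:moments}
$\mathbb E\,\bar c_ic_j=\dfrac{\delta_{ij}}n$ and $\mathbb E\,\bar c_ic_j\bar c_kc_l=\dfrac{\delta_{ij}\delta_{kl}+\delta_{il}\delta_{jk}}{n(n+1)}$.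
\end{lemma}

\begin{proof}
The measure is invariant under multiplying each coordinate by a unimodular number and under permuting coordinates. So the second moment vanishes for $i\ne j$ and equals $1/n$ for $i=j$. The fourth moment vanishes unless $(j,l)$ equals $(i,k)$ or $(k,i)$, in which case it is $A=\mathbb E|c_1|^4$ for $i=k$ and $B=\mathbb E|c_1|^2|c_2|^2$ for $i\ne k$. The coordinate $(c_1+c_2)/\sqrt2$ has the same distribution as $c_1$, so $A=\frac14\mathbb E|c_1^2+2c_1c_2+c_2^2|^2=\frac14(2A+4B)$, that is, $A=2B$. Finally $1=\mathbb E|c|^4=nA+n(n-1)B=n(n+1)B$.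
\end{proof}

Complex scalars matter here: on a real sphere the moment with $i=k\ne j=l$ does not vanish. On the complex sphere only two pairings survive, and they produce exactly $N$ and $M$. Indeed, Lemma~\ref{lem:moments} and \eqref{eq:M} give, for every test pair,
\begin{equation}\label{eq:avg}
\mathbb E\,p(c)=\frac Cn,\qquad\mathbb E\operatorname{Tr}\big(p(c)Xp(c)X\big)=\frac{N+M}{n(n+1)} .
\end{equation}
The substitute for $\tau(p-p^2)\ge0$ is the function
\[
g(c)=\operatorname{Tr}\big(p(c)X(1-p(c))X\big)\qquad(|c|=1),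
\]
which is nonnegative as the trace of the product of $p(c)\ge0$ and $X(1-p(c))X\ge0$. This is the only place in this section where admissibility is used. By \eqref{eq:avg},
\begin{equation}\label{eq:budget}
(n+1)\gamma-N-M=n(n+1)\,\mathbb E\,g\ \ge\ 0 .
\end{equation}

\begin{proposition}\label{prop:upper}
For every test pair,
\begin{equation}\label{eq:defect}
\frac{(n+1)^2}4-M=\Big(\frac{n+1}2-\gamma\Big)^2+(N-\gamma^2)+n(n+1)\,\mathbb E\,g,
\end{equation}
and the three terms on the right are nonnegative. Consequently $\alpha_n\le\frac{n+1}2$.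
\end{proposition}

\begin{proof}
Substituting \eqref{eq:budget} for the last term and expanding the square gives the identity. For the middle term, put $D=X^{1/2}CX^{1/2}$. Then $\|D\|_2^2=N$, and $0\le\gamma=\operatorname{Tr}(DX)\le\|D\|_2\|X\|_2=N^{1/2}$. So $M\le\frac{(n+1)^2}4$, and Lemma~\ref{lem:cp} applies.
\end{proof}

The inequality $N\ge\gamma^2$ is the reason for the reduction to positive $X$ in Lemma~\ref{lem:cp}. It fails for self-adjoint $X$: if $v=(1,1)^t$, $C=vv^*$ and $X=2^{-1/2}\operatorname{diag}(1,-1)$, then $\gamma=1$ and $N=(v^*Xv)^2=0$.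

\begin{remark}\label{rem:parity}
In the example of Proposition~\ref{prop:lower} each $p(c)$ is a projection that commutes with $P_k$, so $g=0$. Also $Ce_S=(n-|S|)e_S$, so $\gamma=n-k$ and $N=\gamma^2$. Only the first term in \eqref{eq:defect} can be nonzero. It vanishes when the integer $n-k$ equals $\frac{n+1}2$, which is possible for odd $n$, and for even $n$ its least value is $\frac14$. Section~\ref{sec:even} shows that parity is an obstruction for all test pairs, not only for these.
\end{remark}

\section{The case $n=2$}\label{sec:two}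

For $n=2$, Proposition~\ref{prop:upper} gives only $\frac32$. There is, however, a second constraint: $C-p(c)$ is itself of the form $p(c')$ with $|c'|=1$, hence at most $1$.

\begin{proposition}\label{prop:two}
$\alpha_2\le\sqrt2$.
\end{proposition}

\begin{proof}
Let $(a,X)$ be a test pair, $c\in\mathbb C^2$ a unit vector, and $c'$ a unit vector orthogonal to $c$. Since $\bar c_ic_j+\bar c'_ic'_j=\delta_{ij}$, we have $p(c)+p(c')=C$. Both $1-p(c)$ and $X(1-p(c'))X$ are positive, so
\[
0\le\operatorname{Tr}\big((1-p(c))X(1-p(c'))X\big)=1-\gamma+\operatorname{Tr}\big(p(c)X(C-p(c))X\big).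
\]
Averaging over $c$ with \eqref{eq:avg} gives
\[
0\le1-\gamma+\frac N2-\frac{N+M}6=1-\gamma+\frac N3-\frac M6 .
\]
By \eqref{eq:budget}, $N\le3\gamma-M$. Hence $0\le1-\frac M3-\frac M6$, that is, $M\le2$.
\end{proof}

\section{Even $n$: the bound $\frac{n+1}2$ is not reached}\label{sec:even}

Suppose for a moment that $M=\frac{(n+1)^2}4$ for a test pair with $X=d^{-1/2}\cdot1$. Then \eqref{eq:defect} forces every $p(c)$ to be a projection and $C=\frac{n+1}2\cdot1$. The algebraic lemma below shows that the projections $R_{ii}$ then commute, so that their sum $C$ has integer eigenvalues and $n$ is odd. The general case has two difficulties: the supremum runs over matrices of unbounded size and need not be attained, and all information is weighted by $X$, which may be singular. We shall form a quotient algebra in which the approximate, weighted relations become exact. For this reason the lemma is stated for abstract $*$-algebras.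

\begin{lemma}\label{lem:alg}
Let $\mathcal B$ be a complex $*$-algebra with unit $1\ne0$ in which $y^*y=0$ implies $y=0$. Let $r_{ij}\in\mathcal B$ $(1\le i,j\le n)$ satisfy $r_{ij}^*=r_{ji}$ and
\begin{enumerate}
\item[(a)] $\rho(c)=\sum_{i,j}\bar c_ic_jr_{ij}$ satisfies $\rho(c)^2=\rho(c)$ for every unit vector $c\in\mathbb C^n$;
\item[(b)] $r_{ii}r_{ij}=r_{ij}=r_{ij}r_{jj}$ for all $i\ne j$.
\end{enumerate}
Then the $r_{ii}$ commute with each other. If $\sum_ir_{ii}=\mu1$ with $\mu\in\mathbb C$, then $\mu\in\{0,1,\dots,n\}$.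
\end{lemma}

\begin{proof}
Fix $i\ne j$ and put $P=r_{ii}$, $Q=r_{jj}$, $T=r_{ij}$. By (a), $P$ and $Q$ are self-adjoint idempotents; by (b), $PT=T=TQ$. For $0<t<1$ and $|\lambda|=1$ take $c=\sqrt t\,e_i+\lambda\sqrt{1-t}\,e_j$, so that
\[
\rho(c)=G+\sigma(\lambda T+\bar\lambda T^*),\qquad G=tP+(1-t)Q,\quad\sigma=\sqrt{t(1-t)} .
\]
The element $\rho(c)^2-\rho(c)=0$ has the form $\sum_{m=-2}^2\lambda^my_m$. Multiplying by $\lambda^{-m}$ and averaging over the fifth roots of unity shows that each $y_m$ is zero.

The equation $y_1=0$ reads $GT+TG=T$, that is, $t(PT+TP)+(1-t)(QT+TQ)=T$. This holds for two different values of $t$, so $PT+TP=QT+TQ=T$. Since $PT=T$, we get $TP=0$.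

The equation $y_0=0$ reads $G^2+\sigma^2(TT^*+T^*T)=G$. Since $G^2=t^2P+(1-t)^2Q+\sigma^2(PQ+QP)$, division by $\sigma^2$ gives
\[
PQ+QP+TT^*+T^*T=P+Q .
\]
Let $P^\perp=1-P$ and $Y=P^\perp QP^\perp$. Multiply the last identity by $P^\perp$ on both sides. The terms $PQ$, $QP$ and $P$ vanish, $TT^*$ vanishes because $P^\perp T=0$, and $T^*T$ is unchanged because $TP^\perp=T$. Thus $T^*T=Y$. The adjoint of $TQ=T$ is $QT^*=T^*$, so $QY=Y$. For $Z=PQP^\perp$ we obtain
\[
Z^*Z=P^\perp Q(1-P^\perp)QP^\perp=Y-P^\perp QY=Y-P^\perp Y=0 .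
\]
Hence $Z=0$, so $PQ=PQP$ is self-adjoint and $PQ=QP$.

For $S\subseteq\{1,\dots,n\}$ let $E_S=\prod_{i\in S}r_{ii}\prod_{i\notin S}(1-r_{ii})$. Expanding $\prod_i\big(r_{ii}+(1-r_{ii})\big)$ gives $\sum_SE_S=1$, so some $E_S$ is nonzero. As the $r_{ii}$ are commuting idempotents, $\big(\sum_ir_{ii}\big)E_S=|S|E_S$. If $\sum_ir_{ii}=\mu1$, then $(\mu-|S|)E_S=0$, and $\mu=|S|$.
\end{proof}

\begin{proposition}\label{prop:even}
If $n$ is even, then $\alpha_n<\frac{n+1}2$.
\end{proposition}

\begin{proof}
Put $\mu=\frac{n+1}2$ and suppose $\alpha_n=\mu$. By Lemma~\ref{lem:cp} there are test pairs $(a^{(s)},X_s)$ of sizes $d_s$, $s=1,2,\dots$, with $M_s\to\mu^2$. We suppress the index $s$ where no confusion arises; all limits are taken as $s\to\infty$. By Proposition~\ref{prop:upper},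
\begin{equation}\label{eq:lim}
\gamma\to\mu,\qquad N-\gamma^2\to0,\qquad\mathbb E\,g\to0 .
\end{equation}

\emph{Step 1: from averages to fixed $c$.} On the sphere $g(c)=|c|^2\operatorname{Tr}(p(c)X^2)-\operatorname{Tr}(p(c)Xp(c)X)$, so all the functions $g$ lie in the span $V$ of the functions $\bar c_ic_j\bar c_kc_l$. This space is finite-dimensional and independent of $s$. The $L^1$ norm is a norm on $V$, since $V$ consists of continuous functions and the measure has full support, so it is equivalent to the supremum norm. As $g\ge0$, \eqref{eq:lim} gives $g(c)\to0$ for every unit vector $c$. For self-adjoint $h$, the commutator $[X,h]=Xh-hX$ is skew-adjoint, so $\|[X,h]\|_2^2=-\operatorname{Tr}([X,h]^2)$, which expands to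
\begin{equation}\label{eq:comm}
\operatorname{Tr}(h^2X^2)=\operatorname{Tr}(hXhX)+\tfrac12\|[X,h]\|_2^2 .
\end{equation}
With $h=p(c)$ this gives $g(c)=\operatorname{Tr}\big((p(c)-p(c)^2)X^2\big)+\frac12\|[X,p(c)]\|_2^2$. Both summands are nonnegative, so for every unit vector $c$,
\begin{equation}\label{eq:point}
\operatorname{Tr}\big((p(c)-p(c)^2)X^2\big)\to0,\qquad\|[X,p(c)]\|_2\to0 .
\end{equation}
Since $R_{ii}=p(e_i)$ and $R_{ij}=\frac12\sum_{\lambda^4=1}\lambda\,p\big((e_j+\lambda e_i)/\sqrt2\big)$ for $i\ne j$, it follows that $\|[X,R_{ij}]\|_2\to0$ for all $i,j$.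

\emph{Step 2: the quotient algebra.} We want to declare $y_s$ negligible when $\|y_sX_s\|_2\to0$. This notion is stable under left multiplication by bounded sequences; to make it stable on the right as well, we restrict to sequences that asymptotically commute with $X_s$. Let $\mathcal A$ be the set of sequences $y=(y_s)$ with $y_s\in M_{d_s}$, $\sup_s\|y_s\|<\infty$ and $\|[X_s,y_s]\|_2\to0$. It is a unital $*$-algebra under termwise operations, because $[X,y^*]=-[X,y]^*$ and $[X,yz]=[X,y]z+y[X,z]$. Let $\mathcal J=\{y\in\mathcal A:\|y_sX_s\|_2\to0\}$. It is a left ideal, since $\|zyX\|_2\le\|z\|\,\|yX\|_2$. It is closed under adjoints, since $\|y^*X\|_2=\|Xy\|_2\le\|yX\|_2+\|[X,y]\|_2$. Hence it is also a right ideal, as $yz=(z^*y^*)^*$, and $\mathcal B=\mathcal A/\mathcal J$ is a unital $*$-algebra. Its unit is nonzero because $\|X_s\|_2=1$. If $y^*y\in\mathcal J$, then $\|yX\|_2^2=\langle y^*yX,X\rangle\le\|y^*yX\|_2\to0$, so $y\in\mathcal J$. By Step 1 and $\|R_{ij}\|\le\|a_i\|\|a_j\|\le1$, the sequences $(R_{ij}^{(s)})_s$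 lie in $\mathcal A$. Let $r_{ij}$ be their classes in $\mathcal B$; then $r_{ij}^*=r_{ji}$.

\emph{Step 3: the relations.} For (a) of Lemma~\ref{lem:alg}, let $p=p(c)$ with $|c|=1$. Since $0\le p-p^2\le1$, we have $(p-p^2)^2\le p-p^2$, so $\|(p-p^2)X\|_2^2\le\operatorname{Tr}((p-p^2)X^2)\to0$ by \eqref{eq:point}.

Relation (b) is where the factorization $R_{ij}=a_i^*a_j$ enters, and not only $0\le p(c)\le1$. Let $y=R_{ij}(1-R_{jj})$. Using $a_ia_i^*\le1$ and $x(1-x)^2\le x-x^2$ for $x\in[0,1]$,
\[
y^*y=(1-R_{jj})\,a_j^*a_ia_i^*a_j\,(1-R_{jj})\le(1-R_{jj})R_{jj}(1-R_{jj})\le R_{jj}-R_{jj}^2 .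
\]
So $\|yX\|_2^2=\operatorname{Tr}(y^*yX^2)\to0$ by \eqref{eq:point} with $c=e_j$, and $r_{ij}=r_{ij}r_{jj}$. Exchanging $i$ and $j$ and taking adjoints gives $r_{ij}=r_{ii}r_{ij}$.

Finally, \eqref{eq:comm} with $h=C$ gives
\[
\|(C-\mu)X\|_2^2=\operatorname{Tr}(C^2X^2)-2\mu\gamma+\mu^2=(N-\gamma^2)+(\gamma-\mu)^2+\tfrac12\|[X,C]\|_2^2,
\]
which tends to $0$ by \eqref{eq:lim} and Step 1. Thus $\sum_ir_{ii}=\mu1$ in $\mathcal B$.

By Lemma~\ref{lem:alg}, $\mu=\frac{n+1}2$ is an integer. This is the only use of parity, and it is false for even $n$. Hence $\alpha_n\ne\frac{n+1}2$, and Proposition~\ref{prop:upper} gives the strict inequality.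
\end{proof}

\begin{thebibliography}{1}
\bibitem{morphisms}
\emph{The Morphisms}, \texttt{https://www.math.uni-sb.de/ag/wittstock/\allowbreak OperatorSpace/\allowbreak node39.html}.
\end{thebibliography}
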